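\title{Counterexamples to a conjecture on decompositions into branchings with bounded out-degree}

\begin{abstract}
Let $\gamma(D)$ be the fractional arboricity of a digraph $D$. We consider the conjecture that a digraph $D$ with $\gamma(D)\le k+\frac{d-k}{d+1}$ and maximum in-degree at most $k+1$ decomposes into $k+1$ branchings, one of which has maximum out-degree at most $d$. The conjecture is known for $d\le k$. We show that it fails whenever $k(d-k)>k+1$, that is, for all $k\ge2$, $d\ge k+2$ and for $k=1$, $d\ge4$; in our examples every branching of every decomposition has a vertex of out-degree at least $d+k$. We also bound from above any threshold that could replace the conjectured one, and we prove a relaxed form of the conjecture for $d=k+1$. The cases $d=k+1$ and $(k,d)=(1,3)$ are not settled here.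
\end{abstract}

\section{Introduction}\label{sec:intro}

All digraphs are finite and loopless and have at least two vertices; parallel arcs and pairs of opposite arcs are allowed. For a digraph $D$ with vertex set $V(D)$ and arc set $A(D)$ we write $d^-_D(v)$ and $d^+_D(v)$ for the in-degree and out-degree of a vertex $v$, and $\Delta^-(D)$ and $\Delta^+(D)$ for their maxima. The \emph{fractional arboricity} of $D$ is
\[
\gamma(D)=\max_{H\subseteq D,\ |V(H)|>1}\frac{|A(H)|}{|V(H)|-1},
\]
where $H$ ranges over the subdigraphs of $D$ with at least two vertices. The same formula, with edges in place of arcs, defines $\gamma(Q)$ for a loopless multigraph $Q$, and $\gamma(D)$ equals the fractional arboricity of the underlying multigraph of $D$, which has one edge for each arc. A vertex set $Z$ \emph{induces} the arcs with both ends in $Z$. For a fixed vertex set the ratio is largest when all induced arcs are taken, and a single vertex induces no arc, so for real $\beta\ge0$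
\begin{equation}\label{eq:criterion}
\gamma(D)\le\beta\iff\text{every nonempty }Z\subseteq V(D)\text{ induces at most }\beta(|Z|-1)\text{ arcs.}
\end{equation}

A \emph{branching} is a digraph in which every vertex has in-degree at most $1$ and whose underlying multigraph is a forest; two parallel arcs, or a directed $2$-cycle, count as a cycle. The digraph $D$ \emph{decomposes} into spanning subdigraphs $B_1,\dots,B_m$ if $A(D)$ is partitioned into $A(B_1),\dots,A(B_m)$.

A forest on $h\ge1$ vertices has at most $h-1$ edges. Hence a digraph that decomposes into $k$ branchings has $\gamma(D)\le k$, and also $\Delta^-(D)\le k$. These two conditions suffice.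

\begin{theorem}[Frank \cite{Frank}]\label{thm:frank}
A digraph $D$ decomposes into $k$ branchings if and only if $\Delta^-(D)\le k$ and $\gamma(D)\le k$.
\end{theorem}

Frank's theorem sees $\gamma(D)$ only through the next integer. If $\Delta^-(D)$ and $\gamma(D)$ are at most $k+1$, then $k+1$ branchings suffice; if both are at most $k$, the last branching can be taken empty. In between, when $\gamma(D)$ stays well below $k+1$, one expects that the last branching can be taken simple. For forests in undirected graphs this expectation is a theorem.

\begin{theorem}[Nine Dragon Tree Theorem, Jiang and Yang \cite{JY}]\label{thm:ndt}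
A loopless multigraph with fractional arboricity at most $k+\frac{t}{k+t+1}$ decomposes into $k+1$ forests, one of which has maximum degree at most $t$.
\end{theorem}

In a branching the in-degrees are at most $1$ by definition, so the quantity to bound is the out-degree. The following conjecture is taken from \cite{Source}.

\medskip
\noindent\textbf{Conjecture.} \emph{Let $k$ and $d$ be positive integers. If $D$ is a digraph with $\gamma(D)\le k+\frac{d-k}{d+1}$ and $\Delta^-(D)\le k+1$, then $D$ decomposes into $k+1$ branchings $B_1,\dots,B_{k+1}$ with $\Delta^+(B_{k+1})\le d$.}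
\medskip

The bound can be written as
\begin{equation}\label{eq:bound}
k+\frac{d-k}{d+1}=\frac{(k+1)d}{d+1}=(k+1)-\frac{k+1}{d+1}.
\end{equation}
It is at most $k$ for $d\le k$, it lies strictly between $k$ and $k+1$ for $d>k$, and it tends to Frank's bound $k+1$ as $d$ grows. Section~\ref{sec:idea} shows that it is exactly the value at which the most direct counting obstruction sets in, which is the reason to guess that the conjecture holds. It is known to hold when $d\le k$. We show that it is false for most pairs with $d>k$.

\begin{theorem}\label{thm:main}
Let $k,d\ge1$ with $k(d-k)>k+1$. There is a digraph $D$ with $\gamma(D)\le k+\frac{d-k}{d+1}$ and $\Delta^-(D)=k+1$ such that, in every decomposition of $D$ into $k+1$ branchings, each of the $k+1$ branchings has maximum out-degree at least $d+k$. In particular the conjecture fails for $(k,d)$.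
\end{theorem}

Decompositions of such a $D$ into $k+1$ branchings exist by Theorem~\ref{thm:frank}; the theorem says that none of them satisfies even the weaker conclusion $\Delta^+(B_{k+1})\le d+k-1$. The condition $k(d-k)>k+1$ forces $d-k\ge2$. For $k\ge2$ it holds whenever $d-k\ge2$, because $2k>k+1$; for $k=1$ it reads $d\ge4$. The pairs with $d>k$ that it leaves out are therefore those with $d=k+1$ and the pair $(k,d)=(1,3)$, and we do not settle the conjecture for them.

The same construction limits how large a correct bound on $\gamma(D)$ could be.

\begin{theorem}\label{thm:threshold}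
Let $k,d\ge1$, let $r=\max\{d-k,0\}$, and let $\beta$ be a real number with
\[
\max\Big\{k+\frac1{k+1},\ \frac{(k+1)r}{r+1}\Big\}<\beta<k+1 .
\]
There is a digraph $D$ with $\gamma(D)\le\beta$ and $\Delta^-(D)=k+1$ such that, in every decomposition of $D$ into $k+1$ branchings, each of the branchings has maximum out-degree at least $d+1$.
\end{theorem}

For $d>k$ we have $\frac{(k+1)r}{r+1}=k+\frac{d-2k}{d-k+1}$, so no bound on $\gamma(D)$ larger than $\max\{k+\frac1{k+1},\,k+\frac{d-2k}{d-k+1}\}$ can replace the conjectured one. For $d=k+1$, where the conjectured bound is $k+\frac1{k+2}$, we prove the conclusion with the forest condition on the last part dropped.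

\begin{proposition}\label{prop:relaxed}
If $\gamma(D)\le k+\frac1{k+2}$ and $\Delta^-(D)\le k+1$, then $D$ decomposes into $k$ branchings and one digraph $C$ with $\Delta^-(C)\le1$ and $\Delta^+(C)\le k+1$. The digraph $C$ may contain directed cycles.
\end{proposition}

\section{Two ways to force out-degree, and the case $(k,d)=(1,4)$}\label{sec:idea}

A counterexample has to force a large out-degree in every branching while keeping $\gamma(D)$ small. Both mechanisms that we use start from the in-degree condition.

\begin{lemma}\label{lem:saturation}
Let $D$ be decomposed into $k+1$ branchings. A vertex of in-degree $k+1$ is the head of exactly one arc of each branching. A vertex of in-degree $k$ is the head of exactly one arc of each branching but one, and of no arc of the remaining branching.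
\end{lemma}

\begin{proof}
The arcs into a vertex lie in pairwise different branchings.
\end{proof}

\subsection*{Vertices of full in-degree}
Let $X$ be a set of vertices of in-degree $k+1$, and let $S$ be a nonempty set, disjoint from $X$, that contains the tails of all arcs into $X$. By Lemma~\ref{lem:saturation} each branching has exactly $|X|$ arcs from $S$ to $X$, so these arcs contribute $|X|/|S|$ to its average out-degree on $S$. If $\gamma(D)\le\beta<k+1$, then \eqref{eq:criterion} applied to $S\cup X$ gives $(k+1)|X|\le\beta(|S|+|X|-1)$, that is,
\begin{equation}\label{eq:g}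
|X|\le g\,(|S|-1),\qquad\text{where } g=\frac{\beta}{k+1-\beta}.
\end{equation}
The number $g$ increases with $\beta$, and by \eqref{eq:bound} it equals $d$ exactly when $\beta$ is the conjectured bound. At that bound the count forces an average below $d$ and does not contradict the conjecture. Above it, \eqref{eq:g} leaves room for $|X|>d\,|S|$, and Remark~\ref{rem:nogadget} shows that for $d\ge k$ this does occur.

The count falls short of $d$ only by $d/|S|$, which is less than $1$ once $|S|>d$. It is therefore enough to force one more arc of each branching out of every vertex of $S$, at no cost in $\gamma(D)$. For this we use the forest condition, which the count above ignores.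

\subsection*{Roots}
A branching has fewer arcs than vertices, so it leaves some vertex without an incoming arc. If the only candidates for that vertex have in-degree $k$, then all the other branchings must enter it.

\begin{lemma}\label{lem:roots}
Let $D$ be decomposed into branchings $B_1,\dots,B_{k+1}$, let $W\subseteq V(D)$ and $s\in W$. Suppose that every arc of $D$ with head in $W$ has its tail in $W$, and that every vertex of $W$ either has in-degree $k+1$, or has in-degree $k$ and receives all its arcs from $s$. Then each $B_j$ contains at least $k$ arcs from $s$ to $W$.
\end{lemma}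

\begin{proof}
Fix $j$. The arcs of $B_j$ with head in $W$ are induced by $W$ and form a forest, so there are at most $|W|-1$ of them, and some vertex $w_j\in W$ is the head of no arc of $B_j$. By Lemma~\ref{lem:saturation}, $w_j$ has in-degree $k$ and $B_j$ is the only branching with no arc into $w_j$. Hence $w_1,\dots,w_{k+1}$ are distinct, and $B_j$ has an arc into $w_i$ for each of the $k$ indices $i\ne j$. These arcs have tail $s$.
\end{proof}

\subsection*{The smallest case}
Let $(k,d)=(1,4)$. The conjectured bound is $\frac85$ and $g=4$. We build a digraph $D$ with $\gamma(D)\le\frac85$ and $\Delta^-(D)=2$ in which both branchings of any decomposition into two branchings have a vertex of out-degree at least $5$.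

The \emph{frame} realizes the first mechanism. It has vertices $s_1,\dots,s_5$ and, for each $i=1,\dots,4$, four further vertices, called sinks, each receiving one arc from $s_i$ and one from $s_{i+1}$. Each branching has one arc into each of the $16$ sinks, so it has $16$ arcs leaving $\{s_1,\dots,s_5\}$. The frame has $21$ vertices and $32=\frac85\cdot20$ arcs, so no further sink can be added, and $16\le 5\cdot4$ is no contradiction.

\begin{figure}[ht]
\centering
\begin{tikzpicture}[>=stealth,scale=0.9,every node/.style={circle,draw,inner sep=0.5pt,minimum size=5.5mm,font=\scriptsize}]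
\node (s) at (0,0) {$s$};
\foreach \i in {1,...,10}{
  \node (y\i) at ({108-36*\i}:1.8) {$y_{\i}$};
  \node (v\i) at ({90-36*\i}:3.1) {$v_{\i}$};
  \draw[->] (s) -- (y\i);
  \draw[->] (y\i) -- (v\i);
}
\foreach \i/\j in {1/2,2/3,3/4,4/5,5/6,6/7,7/8,8/9,9/10,10/1}{\draw[->] (v\i) -- (v\j);}
\draw[->,very thick] (v5) -- (s);
\draw[->,very thick] (v10) -- (s);
\end{tikzpicture}
\caption{The gadget for $(k,d)=(1,4)$, with $21$ vertices and $32$ arcs. The vertices $s,v_1,\dots,v_{10}$ have in-degree $2$ and the vertices $y_i$ have in-degree $1$. The two thick arcs lead from $v_5$ and $v_{10}$ back to $s$. In every decomposition into two branchings, both branchings contain an arc leaving $s$.}\label{fig:gadget}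
\end{figure}

The \emph{gadget} in Figure~\ref{fig:gadget} realizes the second mechanism. It has a directed cycle $v_1\to v_2\to\dots\to v_{10}\to v_1$, paths $s\to y_i\to v_i$ for $i=1,\dots,10$, and the arcs $v_5\to s$ and $v_{10}\to s$. Suppose that one of two branchings has no arc leaving $s$. Then the other contains all ten arcs $s\to y_i$, and it also contains one arc into each of the eleven vertices of in-degree $2$. These are $21$ arcs on $21$ vertices, which is too many for a forest. So both branchings have an arc $s\to y_i$.

Now identify each $s_i$ with the vertex $s$ of its own copy of the gadget. The resulting digraph $D$ has $5\cdot21+16=121$ vertices, and each branching $B$ satisfies $\sum_id^+_B(s_i)\ge16+5=21>5\cdot4$. So some $s_i$ has out-degree at least $5$ in $B$.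

What remains is $\gamma(D)\le\frac85$, and the dimensions of the gadget are chosen for this. The whole gadget has $32=\frac85\cdot20$ arcs. With a cycle of length $8$ it would have $26$ arcs on $17$ vertices, and $26>\frac85\cdot16$. The set consisting of $s$ and of $v_i,y_i$ for $5\le i\le10$ induces $12+5+2=19\le\frac85\cdot12$ arcs; had we taken the arcs into $s$ from the neighbors $v_9$ and $v_{10}$, then $\{s,v_9,y_9,v_{10},y_{10}\}$ would induce $7>\frac85\cdot4$ arcs. The next two sections check all vertex sets, for general $k$.

\section{The gadget}\label{sec:gadget}

We need a digraph $C$ with a vertex $s$ such that $W=V(C)$ satisfies the hypotheses of Lemma~\ref{lem:roots} and $\gamma(C)$ is as close to $k$ as we can make it. Call the vertices of in-degree $k$ the $y$-vertices; each receives $k$ parallel arcs from $s$. The vertex $s$ itself needs in-degree $k+1$, and the difficulty is to return these arcs to $s$ without creating a dense set. An arc $y\to s$ would give $k+1$ arcs on two vertices. An intermediate vertex $v$ with an arc to $s$ and arcs from $k+1$ different $y$-vertices would give $(k+1)^2+1$ arcs on $k+3$ vertices, a ratio of $k+\frac2{k+2}$,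 and for $k=1$ this is $\frac53>\frac85$. We therefore let each intermediate vertex take one of its incoming arcs from a long directed cycle: a set that induces both this arc and the arc to $s$ must contain more of the cycle, and so more vertices.

Throughout Sections~\ref{sec:gadget} and~\ref{sec:join}, fix $k\ge1$ and a real number $\beta$ with
\begin{equation}\label{eq:range}
k+\frac1{k+1}<\beta<k+1 .
\end{equation}
Put $\delta=\beta-k\in(\frac1{k+1},1)$ and $\varepsilon=(k+1)\delta-1>0$, choose an integer $L\ge\max\{2,1/\varepsilon\}$, and let $n=(k+1)L\ge4$. The \emph{gadget} $C$ with \emph{anchor} $s$ has vertices $s$, $v_1,\dots,v_n$, and $y_{i,j}$ for $1\le i\le n$, $1\le j\le k$, and the arcs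
\begin{itemize}
\item $v_i\to v_{i+1}$ for all $i$, with indices modulo $n$;
\item $y_{i,j}\to v_i$ for all $i,j$;
\item $k$ parallel arcs $s\to y_{i,j}$ for all $i,j$;
\item $v_{mL}\to s$ for $m=1,\dots,k+1$; the vertices $v_{mL}$ are the \emph{feeders}.
\end{itemize}
The vertices $s$ and $v_i$ have in-degree $k+1$, and $y_{i,j}$ has in-degree $k$ with all its arcs from $s$. For $k=1$ and $\beta=\frac85$ we have $\varepsilon=\frac15$, and $L=5$ gives Figure~\ref{fig:gadget}.

The whole gadget has ratio
\[
\frac{|A(C)|}{|V(C)|-1}=\frac{n+kn+k^2n+(k+1)}{(k+1)n}=k+\frac1{k+1}+\frac1n .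
\]
This is where the lower bound in \eqref{eq:range} is needed: $\gamma(C)>k+\frac1{k+1}$ for every $n$, and the ratio is at most $\beta$ exactly when $L\ge1/\varepsilon$.

For a proper nonempty subset $I$ of a cyclically ordered set, a \emph{run} of $I$ is a maximal set of cyclically consecutive elements of $I$. If $I$ has $\rho$ runs, then exactly $|I|-\rho$ pairs of consecutive elements lie in $I$.

\begin{lemma}\label{lem:gadget}
$\gamma(C)\le\beta$.
\end{lemma}

\begin{proof}
We verify \eqref{eq:criterion}, first for sets that contain $s$. Let $Z\subseteq V(C)\setminus\{s\}$; we show that $Z\cup\{s\}$ induces at most $\beta|Z|$ arcs. Let $I=\{i:v_i\in Z\}$. Let $a$ be the number of $y_{i,j}\in Z$ with $i\in I$ and $b$ the number of $y_{i,j}\in Z$ with $i\notin I$, so that $a\le k|I|$ and $|Z|=|I|+a+b$. Let $c$ be the number of arcs $v_i\to v_{i+1}$ with $i,i+1\in I$, and $\varphi$ the number of feeders in $Z$. A $y$-vertex counted by $a$ is incident with $k+1$ induced arcs and one counted by $b$ with $k$, so the number of induced arcs is $(k+1)a+kb+c+\varphi$. Since $0<\delta<1$,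
\begin{align*}
\beta|Z|-\big[(k+1)a+kb+c+\varphi\big]
&=(k+\delta)|I|-(1-\delta)a+\delta b-c-\varphi\\
&\ge(k+\delta)|I|-(1-\delta)k|I|-c-\varphi\\
&=(1+\varepsilon)|I|-c-\varphi .
\end{align*}
It remains to show $c+\varphi\le(1+\varepsilon)|I|$. If $I=\emptyset$, both sides are $0$. If $I=\{1,\dots,n\}$, then $c=n$ and $\varphi=k+1=n/L\le\varepsilon n$. Otherwise $I$ has $\rho\ge1$ runs and $c=|I|-\rho$. Consecutive feeders are $L$ steps apart on the cycle, so a run of length $\ell$ with $t\ge1$ feeders has $\ell-1\ge(t-1)L$, and every run of length $\ell$ contains at most $1+\frac{\ell-1}L\le1+\varepsilon\ell$ feeders. Summing over the runs gives $\varphi\le\rho+\varepsilon|I|$, and adding $c=|I|-\rho$ gives the claim.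

Now let $Z\subseteq V(C)\setminus\{s\}$ be nonempty and count the arcs induced by $Z$ alone. The underlying graph of $C-s$ is a cycle of length $n$ with pendant edges. If $Z$ misses some $v_i$, it induces a forest, hence at most $|Z|-1\le\beta(|Z|-1)$ arcs. If $Z$ contains all $v_i$, it induces $|Z|$ arcs and $|Z|\ge4$, so $|Z|\le\frac32(|Z|-1)\le\beta(|Z|-1)$, because $\beta>k+\frac1{k+1}\ge\frac32$.
\end{proof}

\section{Frames and gluing}\label{sec:join}

The sets $S$ and $X$ of Section~\ref{sec:idea} must satisfy \eqref{eq:g} together with all their subsets. To make this easy to check, we let each vertex of $X$ have exactly two in-neighbors in $S$, and we record these pairs as the edges of a multigraph.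

Let $Q$ be a loopless multigraph on $\{1,\dots,q\}$ with $q\ge2$. The \emph{frame} $F(Q)$ has vertices $s_1,\dots,s_q$ and one \emph{sink} $x_f$ for each edge $f$ of $Q$; if $f$ has ends $i,j$, taken in some fixed order, there are $k$ parallel arcs $s_i\to x_f$ and one arc $s_j\to x_f$. Each sink has in-degree $k+1$, and each $s_i$ has in-degree $0$. Let $e_Q(J)$ be the number of edges of $Q$ with both ends in $J$, and let $g=\frac{\beta}{k+1-\beta}$ as in \eqref{eq:g}.

\begin{lemma}\label{lem:frame}
If $\gamma(Q)\le g$, then $\gamma(F(Q))\le\beta$. This holds for every real $\beta$ with $k\le\beta<k+1$.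
\end{lemma}

\begin{proof}
Let $Z$ be a nonempty vertex set of $F(Q)$ and $J=\{i:s_i\in Z\}$. If $J=\emptyset$, then $Z$ induces no arc. Let $J\ne\emptyset$. Let $a$ be the number of sinks $x_f\in Z$ with both ends of $f$ in $J$, and $b$ the number of the other sinks in $Z$. The former receive $k+1$ induced arcs each, the latter at most $k\le\beta$ each. Since $a\le e_Q(J)\le g(|J|-1)$,
\[
(k+1)a=\beta a+(k+1-\beta)a\le\beta a+\beta(|J|-1).
\]
So $Z$ induces at most $\beta(a+b+|J|-1)=\beta(|Z|-1)$ arcs.
\end{proof}

Attaching the gadgets costs nothing, because each meets the rest of the digraph in a single vertex.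

\begin{lemma}\label{lem:glue}
Let $D$ be the union of two subdigraphs $D_1,D_2$ that have exactly one vertex $u$ in common. If $\gamma(D_1)\le\beta$ and $\gamma(D_2)\le\beta$, then $\gamma(D)\le\beta$.
\end{lemma}

\begin{proof}
Let $Z\subseteq V(D)$ be nonempty and $Z_i=Z\cap V(D_i)$. An arc induced by $Z$ is an arc of some $D_i$ induced by $Z_i$, so $Z$ induces at most $\beta\sum(|Z_i|-1)$ arcs, the sum being over the nonempty $Z_i$. If $u\in Z$, the sum is $(|Z|+1)-2$. If $u\notin Z$, it is $|Z|-1$ or $|Z|-2$.
\end{proof}

Let $D(Q)$ be obtained from $F(Q)$ and disjoint copies $C_1,\dots,C_q$ of the gadget by identifying $s_i$ with the anchor of $C_i$.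

\begin{proposition}\label{prop:DQ}
Assume \eqref{eq:range} and $\gamma(Q)\le g$. Then $\gamma(D(Q))\le\beta$ and $\Delta^-(D(Q))=k+1$, and every branching $B$ of a decomposition of $D(Q)$ into $k+1$ branchings satisfies
\[
\sum_{i=1}^qd^+_B(s_i)\ge|E(Q)|+kq .
\]
\end{proposition}

\begin{proof}
The bound on $\gamma$ follows from Lemmas~\ref{lem:gadget} and~\ref{lem:frame} by applying Lemma~\ref{lem:glue} once for each gadget. No arc of the frame enters an anchor, so the vertices of $C_i$ have the same incoming arcs in $D(Q)$ as in $C_i$. Hence $\Delta^-(D(Q))=k+1$, and Lemma~\ref{lem:roots} applies with $W=V(C_i)$ and $s=s_i$: the branching $B$ has at least $k$ arcs from $s_i$ to $V(C_i)$, for each $i$. By Lemma~\ref{lem:saturation}, $B$ also has one arc into each of the $|E(Q)|$ sinks, and the tail of such an arc is an anchor. The sinks lie in no gadget, so no arc is counted twice.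
\end{proof}

\section{Proofs of Theorems~\ref{thm:main} and~\ref{thm:threshold}}\label{sec:proofs}

By Proposition~\ref{prop:DQ}, some anchor has out-degree at least $k+|E(Q)|/q$ in $B$. So we want $Q$ with as many edges per vertex as the condition $\gamma(Q)\le g$ allows. When $g$ is an integer, a path with every edge repeated $g$ times attains the maximum $g(q-1)$.

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Let $\beta=k+\frac{d-k}{d+1}$. By \eqref{eq:bound}, $\beta<k+1$ and $g=d$. The inequality $\beta>k+\frac1{k+1}$ means $(d-k)(k+1)>d+1$; subtracting $d-k$ from both sides turns this into $k(d-k)>k+1$, the hypothesis. So \eqref{eq:range} holds.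

Let $q=d+1$ and let $Q$ be the path $1,2,\dots,q$ with every edge replaced by $d$ parallel edges. A nonempty set $J$ contains at most $|J|-1$ pairs $\{i,i+1\}$, so $e_Q(J)\le d(|J|-1)$ and $\gamma(Q)\le g$. Let $D=D(Q)$. Proposition~\ref{prop:DQ} gives $\gamma(D)\le\beta$ and $\Delta^-(D)=k+1$, and for every branching $B$ of a decomposition into $k+1$ branchings the average of $d^+_B(s_i)$ is at least
\[
\frac{d(q-1)+kq}{q}=d+k-\frac dq>d+k-1 .
\]
So $d^+_B(s_i)\ge d+k$ for some $i$.
\end{proof}

For $(k,d)=(1,4)$ and $L=5$ this $D$ is the digraph of Section~\ref{sec:idea}. It has $5\cdot32+32=192=\frac85\cdot120$ arcs, so its fractional arboricity is exactly $\frac85$.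

For Theorem~\ref{thm:threshold} we need more than $d-k$ edges per vertex, while $g$ may exceed $r$ by an arbitrarily small amount. A path with $r$-fold edges has only $r(q-1)$ edges. Closing it to a cycle gives $rq$, and one more edge is needed. We place it between opposite vertices of a long cycle, so that a set which contains both its ends is either large or misses two blocks of $r$ parallel edges.

\begin{lemma}\label{lem:cycle}
Let $r\ge0$ be an integer and $g>\max\{r,1\}$ a real number. There is a loopless multigraph $Q$ on some number $q\ge4$ of vertices with $rq+1$ edges and $\gamma(Q)\le g$.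
\end{lemma}

\begin{proof}
Choose an integer $h\ge\max\{2,\frac{g+1}{g-r}\}$ and let $q=2h$. Let $Q$ have vertex set $\mathbb Z_q$, with $r$ parallel edges joining $i$ and $i+1$ for each $i$, and one extra edge joining $0$ and $h$. We check $e_Q(J)\le g(|J|-1)$ for every nonempty $J$.

If $J=\mathbb Z_q$, then $e_Q(J)=2hr+1\le g(2h-1)$, because $2h(g-r)\ge g+1$. Let $J$ be proper, with $\rho\ge1$ runs, so that it induces $r(|J|-\rho)$ edges other than the extra one. There are three cases.

If $J$ does not contain both $0$ and $h$, then $e_Q(J)=r(|J|-\rho)\le g(|J|-1)$.

If $0$ and $h$ lie in the same run, then $|J|\ge h+1$, so $(g-r)(|J|-1)\ge(g-r)h\ge1$, and $e_Q(J)\le r(|J|-1)+1\le g(|J|-1)$.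

If $0$ and $h$ lie in different runs, then $\rho\ge2$ and $e_Q(J)\le r(|J|-2)+1$. For $r\ge1$ this is at most $r(|J|-1)\le g(|J|-1)$. For $r=0$ it equals $1$, and $1\le g(|J|-1)$ because $g>1$ and $|J|\ge2$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:threshold}]
The hypothesis contains \eqref{eq:range}. The inequality $\beta>\frac{(k+1)r}{r+1}$ is equivalent to $\beta>r(k+1-\beta)$, that is, to $g>r$. In the same way $\beta>k\ge\frac{k+1}2$ gives $g>1$. Take $Q$ from Lemma~\ref{lem:cycle} and let $D=D(Q)$. By Proposition~\ref{prop:DQ}, $\gamma(D)\le\beta$ and $\Delta^-(D)=k+1$, and every branching $B$ of a decomposition into $k+1$ branchings satisfies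
\[
\sum_{i}d^+_B(s_i)\ge rq+1+kq\ge dq+1,
\]
since $r+k\ge d$. So one of the $q$ anchors has out-degree at least $d+1$ in $B$.
\end{proof}

\begin{remark}\label{rem:compare}
Let $k(d-k)>k+1$ and $\beta=\frac{(k+1)d}{d+1}$. Then $\beta>k+\frac1{k+1}$, and $\beta>\frac{(k+1)r}{r+1}$ for every $r<d$, because $x/(x+1)$ is increasing. With $r=d-k$ this shows that the conjecture fails with room to spare: Theorem~\ref{thm:threshold} gives counterexamples whose fractional arboricity is strictly below the conjectured bound. With $r=d-1$, that is, with $d+k-1$ in place of $d$, Theorem~\ref{thm:threshold} implies Theorem~\ref{thm:main}. For the remaining pairs the gadget is too dense: the conjectured bound is $k+\frac1{k+2}<k+\frac1{k+1}$ for $d=k+1$, and it is $\frac32=k+\frac1{k+1}$ for $(k,d)=(1,3)$.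
\end{remark}

\begin{remark}\label{rem:nogadget}
Without gadgets the construction reaches the conjectured bound and stops there. Let $d\ge k$ and $\frac{(k+1)d}{d+1}<\beta<k+1$. Then $\beta>k$ and $g>d\ge1$. Take $Q$ from Lemma~\ref{lem:cycle} with $r=d$. The frame $F(Q)$ has $\gamma(F(Q))\le\beta$ by Lemma~\ref{lem:frame} and maximum in-degree $k+1$, and each branching of a decomposition into $k+1$ branchings has $dq+1$ arcs leaving the $q$ vertices $s_i$, hence maximum out-degree at least $d+1$. The gadgets add $k$ to the out-degree of every anchor, which is why $d-k$ takes the place of $d$ in Theorem~\ref{thm:threshold}.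
\end{remark}

\section{The case $d=k+1$: proof of Proposition~\ref{prop:relaxed}}\label{sec:relaxed}

The bound $k+\frac1{k+2}$ is the bound of Theorem~\ref{thm:ndt} for $t=1$, so the underlying multigraph splits into $k$ forests and a matching. This splitting ignores directions: the union of the $k$ forests may have vertices of in-degree $k+1$, and then Frank's theorem does not apply to it. We move one incoming arc of each such vertex to the matching, and we use Hall's theorem to keep the tails of the moved arcs spread out. Hall's theorem states that a bipartite graph with sides $T$ and $U$ has a matching covering $T$ if and only if every $Y\subseteq T$ has at least $|Y|$ neighbors in $U$.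

\begin{proof}[Proof of Proposition~\ref{prop:relaxed}]
By Theorem~\ref{thm:ndt} with $t=1$, applied to the underlying multigraph, $A(D)$ is partitioned into $A(G)$ and $M$, where $G$ is a spanning subdigraph whose underlying multigraph is a union of $k$ forests and no two arcs of $M$ share an end. Every nonempty vertex set $Z$ induces at most $k(|Z|-1)$ arcs of $G$, so $\gamma(G)\le k$.

Let $T=\{v:d^-_G(v)=k+1\}$. Since $\Delta^-(D)\le k+1$, all other vertices have in-degree at most $k$ in $G$. Let $Y\subseteq T$ be nonempty and let $N$ be the set of tails of arcs of $G$ with head in $Y$. These $(k+1)|Y|$ arcs are induced by $Y\cup N$, so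
\[
(k+1)|Y|\le k(|Y\cup N|-1)\le k(|Y|+|N|-1),
\]
and therefore $|Y|\le k|N|$. Consider the bipartite graph with sides $T$ and $V(D)\times\{1,\dots,k\}$ in which $v\in T$ is adjacent to $(u,j)$ when $G$ has an arc $u\to v$. The neighborhood of $Y$ is $N\times\{1,\dots,k\}$, of size $k|N|\ge|Y|$. By Hall's theorem there is a matching covering $T$. For each $v\in T$, matched to $(u,j)$, choose one arc $u\to v$ of $G$, and let $P$ be the set of chosen arcs. Every vertex of $T$ is the head of exactly one arc of $P$, no other vertex is the head of an arc of $P$, and every vertex is the tail of at most $k$ arcs of $P$.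

Let $C$ be the spanning subdigraph with arc set $M\cup P$. A vertex is the tail of at most one arc of $M$, so $\Delta^+(C)\le k+1$. A vertex is the head of at most one arc of $M$, and if $v$ is such a head, then $d^-_G(v)\le d^-_D(v)-1\le k$, so $v\notin T$ and $v$ is the head of no arc of $P$. Hence $\Delta^-(C)\le1$. Finally $G-P$ has maximum in-degree at most $k$ and $\gamma(G-P)\le\gamma(G)\le k$, so it decomposes into $k$ branchings by Theorem~\ref{thm:frank}.
\end{proof}

In a digraph with in-degrees at most $1$, the $\ell$ arcs of a cycle of length $\ell$ in the underlying multigraph have $\ell$ different heads, so the cycle is directed. Thus $C$ is a branching exactly when it has no directed cycle. The choice of $P$ by Hall's theorem controls degrees only, and this is the one point at which Proposition~\ref{prop:relaxed} falls short of the conjecture for $d=k+1$.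

\begin{thebibliography}{9}

\bibitem{Frank}
Frank, 1979.

\bibitem{JY}
H.~Jiang and D.~Yang, \emph{Combinatorica} 37 (2017) 1125--1137.

\bibitem{Source}
``The fractional arboricity of a digraph $D$, denoted by $\gamma(D)$, is defined as \dots'',
\texttt{http://xawkw.top/lunwen/20220110791}.

\end{thebibliography}
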